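# Tilt-excess decay for two-dimensional integral varifolds whose first variation is a measure

## 1. A sphere and a half catenoid near a plane

Let $P=\mathbf R^2\times\{0\}\subset\mathbf R^3$ and let $\Sigma$ be a sphere of radius $\varepsilon$ lying above $P$. How much, in total, do its tangent planes deviate from $P$? At a point with unit normal $\nu$ the orthogonal projection onto the tangent plane $S$ is $1-\nu\otimes\nu$, and the projection onto $P$ is $1-e_3\otimes e_3$. So in the Euclidean norm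
$$|S_\natural-P_\natural|^2=|\nu\otimes\nu-e_3\otimes e_3|^2=2-2\nu_3^2 .$$
By Archimedes, the area measure of the sphere, pushed forward by $\nu_3$, is $2\pi\varepsilon^2\,dt$ on $[-1,1]$. Hence
$$\int_\Sigma|S_\natural-P_\natural|^q=b_q\,\varepsilon^2,\qquad b_q=2\pi\, 2^{q/2}\int_{-1}^1(1-t^2)^{q/2}\,dt ,$$
for instance $b_2=\frac{16\pi}3$ and $b_4=\frac{128\pi}{15}$. The power of $\varepsilon$ is $2$ for every $q$. On the other hand the sphere has mean curvature of length $2/\varepsilon$, so the total mass of its first variation is $\frac2\varepsilon\cdot4\pi\varepsilon^2=8\pi\varepsilon$. The sphere pays $8\pi\varepsilon$ in first variation and buys $b_q\varepsilon^2$ of tilt.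

Stand at a point $a\in P$ and suppose that within distance $r$ of $a$ at most $Cr^2$ of first variation is available. This is the typical situation, because a Radon measure has finite upper $2$-density with respect to a $2$-dimensional area measure at almost every point. Spheres of radii $\varepsilon_i$ near $a$ must then satisfy $\sum_i\varepsilon_i\le Cr^2$, so their tilt is at most
$$b_q\sum_i\varepsilon_i^2\le b_q\Big(\sum_i\varepsilon_i\Big)^2\le b_qC^2r^4 .$$
The order $r^4$ can be reached near all points of a square at one given scale $r=1/M$, $M\in\mathbf N$: put a sphere of radius $\varepsilon=r^2$ over each point of $r\mathbf Z^2\cap[0,1]^2$. There are at most $4r^{-2}$ of them, and their first variations add up to at most $32\pi$.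

Spheres are not the only way to spend first variation. Replace the disc $|x|\le\rho$ of $P$ by the half catenoid
$$u(x)=\varepsilon\operatorname{arcosh}(|x|/\varepsilon)-\varepsilon\operatorname{arcosh}(\rho/\varepsilon),\qquad\varepsilon\le|x|\le\rho .$$
The graph is minimal, and first variation appears only on the two circles $|x|=\rho$ and $|x|=\varepsilon$; we shall see in Section 12 that its mass is at most $6\pi\varepsilon$ if $\varepsilon\le\rho/2$. With $t=|x|$ we have $u'(t)=\varepsilon(t^2-\varepsilon^2)^{-1/2}$. Hence $\frac12|S_\natural-P_\natural|^2=1-\nu_3^2=u'^2/(1+u'^2)=\varepsilon^2/t^2$, and the area element is $\sqrt{1+u'^2}=t(t^2-\varepsilon^2)^{-1/2}$. Substituting $t=\varepsilon\varsigma$,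
$$\int|S_\natural-P_\natural|^q=2^{q/2}\,2\pi\int_\varepsilon^\rho\frac{\varepsilon^q}{t^q}\,\frac{t^2\,dt}{\sqrt{t^2-\varepsilon^2}}=2^{q/2}\,2\pi\,\varepsilon^2\int_1^{\rho/\varepsilon}\frac{\varsigma^{2-q}\,d\varsigma}{\sqrt{\varsigma^2-1}} .$$
For $q>2$ the last integral converges as $\rho/\varepsilon\to\infty$, and the half catenoid behaves like the sphere: cost of order $\varepsilon$, tilt of order $\varepsilon^2$. For $q=2$ it equals $\operatorname{arcosh}(\rho/\varepsilon)$ and grows logarithmically.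

So in these examples, for $q>2$, the tilt in a ball of radius $r$ about a typical point is at most of order $r^4$. A general surface of this kind is not a sum of spheres and necks. Is the order $r^4$ still correct?

## 2. Varifolds, first variation, tilt-excess

Let $n>2$, let $U\subset\mathbf R^n$ be open, and let $\mathbf G(n,2)$ be the set of $2$-dimensional linear subspaces of $\mathbf R^n$. For $S\in\mathbf G(n,2)$ let $S_\natural$ be the orthogonal projection onto $S$; $|\cdot|$ is the Euclidean (Hilbert–Schmidt) norm on linear maps, and $\mathbf B(a,r)$ is the closed ball.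

**Definition (varifold).** A $2$-dimensional varifold in $U$ is a Radon measure $V$ on $U\times\mathbf G(n,2)$. Its weight is $\|V\|(E)=V(E\times\mathbf G(n,2))$. It is rectifiable if $\|V\|$ is carried by countably many $C^1$ surfaces, has a density with respect to area there, and $V$ records at $\|V\|$ almost every $a$ the approximate tangent plane of $\|V\|$ at $a$. It is integral if moreover the density $\boldsymbol\Theta^2(\|V\|,a)=\lim_{r\to0+}\|V\|(\mathbf B(a,r))/(\pi r^2)$ is a positive integer for $\|V\|$ almost all $a$.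

A smooth surface with tangent planes attached is an integral varifold. So is a countable sum of such surfaces, provided the total area is locally finite.

**Definition (first variation).** For $X\in C^1_c(U,\mathbf R^n)$ put $\delta V(X)=\int S_\natural\cdot DX(z)\,dV(z,S)$, where $S_\natural\cdot DX=\operatorname{tr}(S_\natural DX)$. For open $G\subset U$ let $\|\delta V\|(G)=\sup\{\delta V(X):X\in C^1_c(G,\mathbf R^n),|X|\le1\}$. If this is finite on relatively compact open sets, $\|\delta V\|$ extends to a Radon measure, and $|\delta V(X)|\le\int|X|\,d\|\delta V\|$.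

For a smooth compact surface with boundary the divergence theorem gives $\delta V(X)=-\int \mathbf H\cdot X+\int_{\partial}n\cdot X$ with the mean curvature vector $\mathbf H$ and the outward unit conormal $n$. For the sphere of radius $\varepsilon$ this gives $\|\delta V\|(\mathbf R^3)=8\pi\varepsilon$, and a flat disc of radius $\rho$ has $\|\delta V\|(\mathbf R^3)=2\pi\rho$.

**Definition (tilt-excess).** For $\mathbf B(a,r)\subset U$, $T\in\mathbf G(n,2)$ and $1\le q<\infty$,
$$\phi_q(a,r,T)=r^{-2/q}\Big(\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S_\natural-T_\natural|^q\,dV(z,S)\Big)^{1/q}.$$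

For the graph of a $C^2$ function with tangent plane $T$ at $a$ one has $|S_\natural-T_\natural|\le Cr$ on $\mathbf B(a,r)$, so $\phi_q(a,r,T)\le Cr$. In general we ask for a weaker power: with $\alpha=2/q$,
$$r^{-\alpha q}\phi_q(a,r,T)^q=r^{-4}\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S_\natural-T_\natural|^q\,dV .\tag{2.1}$$
This is the quantity of Section 1. The question is posed in "Optimal decay rates almost everywhere either for subquadratic tilt-excess of integral varifolds or for arbitrary tilt-excess of non-integral varifolds" (https://www.scilag.net/problem/P-181109.1): if $2<q<\infty$ and $\alpha=2/q$, is $\limsup_{r\to0+}r^{-\alpha}\phi_q(a,r,T)<\infty$ for $V$ almost all $(a,T)$, whenever $V$ is a $2$-dimensional integral varifold in $U$, $\|\delta V\|$ is a Radon measure and $\boldsymbol\Theta^2(\|V\|,\cdot)\ge1$ holds $\|V\|$ almost everywhere? The answer is yes.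

In both theorems $V$ is a $2$-dimensional integral varifold in $U\subset\mathbf R^n$, $n>2$, with $\|\delta V\|$ a Radon measure. Then $V$ is rectifiable and $\boldsymbol\Theta^2(\|V\|,\cdot)\ge1$ almost everywhere automatically; nothing else is assumed.

**Theorem 1.** For $V$ almost all $(a,T)$: for every $q>2$, $\ \limsup_{r\to0+}r^{-2/q}\phi_q(a,r,T)<\infty$.

**Theorem 2.**
1. For $V$ almost all $(a,T)$: for every $q>2$, $\ \lim_{r\to0+}r^{-2/q}\phi_q(a,r,T)=0$.
2. (No rate.) Let $q>2$ and let $\vartheta:(0,1)\to(0,\infty)$ satisfy $\vartheta(r)\to0$ as $r\to0+$. There is a $V$ as above with $U=\mathbf R^n$ such that $\limsup_{r\to0+}\vartheta(r)^{-1}r^{-4}\int_{\mathbf B(a,r)\times\mathbf G(n,2)}|S_\natural-T_\natural|^q\,dV=\infty$ for all $(a,T)$ in a set of positive $V$ measure. In particular $\alpha=2/q$ is the optimal exponent.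
3. ($q=2$ excluded.) There is such a $V$ with $\limsup_{r\to0+}r^{-1}\phi_2(a,r,T)=\infty$ for $(a,T)$ in a set of positive $V$ measure.

We use the following textbook facts.

- Besicovitch: a family of closed balls with bounded radii, whose centers form a bounded set $A$, has a countable subfamily covering $A$ such that no point lies in more than $b(n)$ of its members.
- Vitali: a family of closed balls of bounded radii has a disjoint subfamily whose concentric enlargements by the factor $5$ cover the union of the family.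
- Differentiation: if $\mu,\nu$ are Radon measures, then $\lim_{r\to0+}\nu(\mathbf B(a,r))/\mu(\mathbf B(a,r))$ exists and is finite for $\mu$ almost all $a$, and it is $0$ for $\mu$ almost all $a\in A$ if $\nu(A)=0$.
- Rectifiable varifolds: the density is finite and positive almost everywhere, and if $M$ is a $2$-dimensional $C^1$ submanifold, then $S=\operatorname{Tan}(M,z)$ for $V$ almost all $(z,S)$ with $z\in M$.

One deeper theorem is quoted:

(M) U. Menne, *Second order rectifiability of integral varifolds of locally bounded first variation*, J. Geom. Anal. 23 (2013), 709–763: if $V$ is an integral varifold in $U$ with $\|\delta V\|$ Radon, then $\|V\|$ almost all of $U$ is covered by countably many submanifolds of class $C^2$ of the dimension of $V$.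

## 3. Tilt algebra, isoperimetry, and a dichotomy for area ratios

Fix $T\in\mathbf G(n,2)$, let $N=T^\perp$, and use the same letter for a subspace and its orthogonal projection. Write $z=(x,y)\in T\times N$, take an orthonormal basis $e_3,\dots,e_n$ of $N$, and put $y_k=e_k\cdot z$, $B_\rho=\mathbf B(0,\rho)$ and $Q(\rho)=\{|x|<\rho,|y|<\rho\}$. For $S\in\mathbf G(n,2)$ let
$$\tau=(\operatorname{tr}NS)^{1/2},\qquad v_k=TSe_k\in T,\qquad v=(v_k)_k,\qquad S_{kk}=e_k\cdot Se_k .$$
Since $|S-T|^2=4-2\operatorname{tr}(ST)=2\operatorname{tr}(NS)$, we have $|S-T|=\sqrt2\,\tau$, and $\tau^2\le\operatorname{tr}S=2$. As $S$ is a projection, $S_{kk}=|Se_k|^2=|v_k|^2+|NSe_k|^2$; summing over $k$,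
$$\tau^2=\sum_kS_{kk}=|v|^2+|NSN|^2,\qquad|v_k|\le|Se_k|\le\tau,\qquad|v_k|\le1 .\tag{3.1}$$
For $b\in N$ we have $|Sb|^2=b\cdot NSN\,b\le\operatorname{tr}(NSN)|b|^2$, that is
$$|Sb|\le\tau|b|\qquad(b\in N).\tag{3.2}$$
Finally $T-TST=T(1-S)T\ge0$ has trace $2-\operatorname{tr}(TS)=\tau^2$, so
$$|(T-TST)w|\le\tau^2|w| .\tag{3.3}$$

As an example let $n=3$, and let $S$ be the tangent plane of a graph with gradient $p$. With $\nu=(-p,1)/\sqrt{1+|p|^2}$ one finds $v_3=p/(1+|p|^2)$, $|NSN|=|p|^2/(1+|p|^2)$ and $\tau^2=|p|^2/(1+|p|^2)$. So $v$ is a bounded substitute for the gradient. A vertical plane has $v=0$, but there $|NSN|=1$.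

For $f\in C^1_c$, a constant vector $w$ and a $C^1$ field $Y$ the product rule gives
$$\delta V(fw)=\int Sw\cdot\nabla f\,dV,\qquad S\cdot D(fY)=f\,S\cdot DY+S\nabla f\cdot Y .\tag{3.4}$$
Integrals of functions of $(z,S)$ over $E\subset\mathbf R^n$ mean integrals over $E\times\mathbf G(n,2)$. In the rest of this section $V$ is a rectifiable $2$-varifold in $U$ with $\boldsymbol\Theta^2\ge1$ almost everywhere and $\|\delta V\|$ Radon.

**Slicing.** We need to know what cutting costs. *Let $h\ge0$ be continuous on $U$ and $C^1$ on $\{h>0\}$, let $t>0$, and let $E=\{h<t\}$ be relatively compact in $U$. Then*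
$$\|\delta(V\llcorner E)\|(\mathbf R^n)\le\|\delta V\|(E)+\liminf_{\varepsilon\to0}\varepsilon^{-1}\int_{\{t-\varepsilon<h<t\}}|S\nabla h|\,dV .\tag{3.5}$$
For $0<\varepsilon<t$ take $g_\varepsilon\in C^1(\mathbf R)$ nonincreasing, equal to $1$ on $(-\infty,t-\varepsilon]$ and to $0$ on $[t,\infty)$, with $|g_\varepsilon'|\le(1+\varepsilon)/\varepsilon$. Then $g_\varepsilon\circ h\in C^1_c(U)$, because it is constant near $\{h=0\}$ and vanishes off $E$. For $|X|\le1$, (3.4) gives
$$\int g_\varepsilon(h)\,S\cdot DX\,dV=\delta V(g_\varepsilon(h)X)-\int g_\varepsilon'(h)\,S\nabla h\cdot X\,dV .$$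
The first term on the right is at most $\|\delta V\|(E)$, and the second is at most $\frac{1+\varepsilon}\varepsilon\int_{\{t-\varepsilon<h<t\}}|S\nabla h|\,dV$. As $\varepsilon\to0$ the left side tends to $\delta(V\llcorner E)(X)$. This proves (3.5). The same argument with nondecreasing cutoffs gives the analogous bound for $\{h>t\}$, with $\{t<h<t+\varepsilon\}$ on the right, if $h\in C^1_c(U)$, $h\ge0$ and $t>0$.

**Lemma 1 (isoperimetric inequality).** There is $C_I=C_I(n)\ge1$ such that if $V'=V\llcorner E$ with $E$ Borel and relatively compact in $U$, and $\|\delta V'\|(\mathbf R^n)<\infty$, then $\|V'\|(\mathbf R^n)^{1/2}\le C_I\|\delta V'\|(\mathbf R^n)$.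

*Proof.* Let $m=\|V'\|(\mathbf R^n)>0$ and $\rho_0=(2m/\pi)^{1/2}$. By differentiation, $\boldsymbol\Theta^2(\|V'\|,\xi)\ge1$ for $\|V'\|$ almost all $\xi$; fix such a $\xi$ and put $f(t)=t^{-2}\|V'\|(\mathbf B(\xi,t))$. We first show that for $0<\sigma<\rho$
$$f(\sigma)\le f(\rho)+\int_\sigma^\rho t^{-2}\|\delta V'\|(\mathbf B(\xi,t))\,dt .\tag{3.6}$$
Let $\chi:[0,\infty)\to[0,1]$ be smooth, nonincreasing, $1$ near $0$, and $0$ on $[1,\infty)$. Put $\zeta=|z-\xi|/t$, $\nu=(z-\xi)/|z-\xi|$, $I(t)=t^{-2}\int\chi(\zeta)\,d\|V'\|$ and $X=\chi(\zeta)(z-\xi)$. By (3.4), $\delta V'(X)=\int2\chi+\chi'(\zeta)\zeta\,S\nu\cdot\nu\,dV'$, while $t^3I'(t)=-\int2\chi+\chi'(\zeta)\zeta\,d\|V'\|$. Hence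
$$t^3I'(t)=-\delta V'(X)+\int\chi'(\zeta)\zeta(S\nu\cdot\nu-1)\,dV'\ge-t\,\|\delta V'\|(\mathbf B(\xi,t)),$$
because $\chi'\le0$ and $S\nu\cdot\nu\le1$. Integrate and let $\chi\uparrow\mathbf 1_{[0,1)}$. This is (3.6) for open balls; apply it with $s\in(\sigma,\rho)$ in place of $\sigma$ and let $s\downarrow\sigma$.

Suppose $\|\delta V'\|(\mathbf B(\xi,t))\le(2\rho_0)^{-1}\|V'\|(\mathbf B(\xi,t))$ for all $t<\rho_0$. Then $f(\sigma)\le m\rho_0^{-2}+(2\rho_0)^{-1}\int_\sigma^{\rho_0}f$, and Gronwall's inequality gives $f(\sigma)\le e^{1/2}m\rho_0^{-2}=e^{1/2}\pi/2$. Letting $\sigma\to0$, $\pi\le e^{1/2}\pi/2<\pi$, a contradiction. So almost every $\xi$ has some $t<\rho_0$ with $\|V'\|(\mathbf B(\xi,t))\le2\rho_0\|\delta V'\|(\mathbf B(\xi,t))$. Besicovitch's theorem, applied to these balls, yields $m\le2\rho_0b(n)\|\delta V'\|(\mathbf R^n)=C'm^{1/2}\|\delta V'\|(\mathbf R^n)$. $\square$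

**Sobolev inequality.** *For $h\ge0$, $h\in C^1_c(U)$,*
$$\Big(\int h^2\,d\|V\|\Big)^{1/2}\le C_I\Big(\int|S\nabla h|\,dV+\int h\,d\|\delta V\|\Big).\tag{3.7}$$
Since $h=\int_0^\infty\mathbf 1_{\{h>t\}}dt$, Minkowski's inequality gives $\|h\|_2\le\int_0^\infty\|V\|\{h>t\}^{1/2}dt$. Apply Lemma 1 and the slicing bound to $V\llcorner\{h>t\}$. For almost every $t$ the lower limit there is at most $\Psi'(t)$, where $\Psi(t)=\int_{\{h\le t\}}|S\nabla h|\,dV$ is nondecreasing. Moreover $\int_0^\infty\Psi'\le\int|S\nabla h|\,dV$ and $\int_0^\infty\|\delta V\|\{h>t\}\,dt=\int h\,d\|\delta V\|$.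

**Lemma 2 (dichotomy).** Let $c_0=1/(16C_I^2)$, $z\in\operatorname{spt}\|V\|$, $\mathbf B(z,\rho_1)\subset U$. Either $\|V\|(\mathbf B(z,\rho))\ge c_0\rho^2$ for all $\rho\in(0,\rho_1]$, or there is $\rho\in(0,\rho_1]$ with $\|V\|(\mathbf B(z,\rho))\le4C_I^2\|\delta V\|(\mathbf B(z,\rho))^2$.

*Proof.* Suppose the second alternative fails, so that $C_I\|\delta V\|(\mathbf B(z,\rho))\le\frac12\|V\|(\mathbf B(z,\rho))^{1/2}$ for all $\rho\le\rho_1$. Let $m(\rho)=\|V\|\{|\cdot-z|<\rho\}>0$. For all but countably many $\rho$ this equals $\|V\|(\mathbf B(z,\rho))$. By (3.5) with $h=|\cdot-z|$, where $|S\nabla h|\le1$, and Lemma 1, for almost every $\rho<\rho_1$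
$$m^{1/2}\le C_I\big(\|\delta V\|(\mathbf B(z,\rho))+m'\big)\le\tfrac12m^{1/2}+C_Im' .$$
So $(m^{1/2})'=m'/(2m^{1/2})\ge1/(4C_I)$ almost everywhere. Increments of the nondecreasing function $m^{1/2}$ are at least the integrals of its derivative, so $\|V\|(\mathbf B(z,\rho))\ge m(\rho)\ge c_0\rho^2$. $\square$

A sphere of radius $\varepsilon$ small compared with $\rho_1$ illustrates the second alternative: a ball containing all of it has area $4\pi\varepsilon^2$ and first variation $8\pi\varepsilon$.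

## 4. Height test functions give every power below $r^4$

A natural first attempt is to test the first variation with fields that point in normal directions and depend on the height over $T$. It gets remarkably far, and its outcome is needed later.

Let $V$ be as in the theorems. For $V$ almost all $(a,T)$, after the translation $a=0$, there are $C_0\ge1$ and $r_0\in(0,1]$ with $B_{r_0}\subset U$ such that:

- (A1) $\|V\|(B_r)\le C_0r^2$ and $\|\delta V\|(B_r)\le C_0r^2$ for $r\le r_0$;
- (A2) with $A=\{(z,S):|Nz|\le C_0|z|^2,\ \tau(S)\le C_0|z|\}$, the quantity $\omega(r)=\sup_{\rho\le r}\rho^{-2}V\big((B_\rho\times\mathbf G(n,2))\setminus A\big)$ tends to $0$ as $r\to0$.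

Indeed, (A1) holds because the density of $\|V\|$ is finite and $\|\delta V\|$ has a finite derivative with respect to $\|V\|$ almost everywhere. For (A2) we use (M): for $\|V\|$ almost every $a$ there is a $C^2$ submanifold $M\ni a$ such that $\|V\|\llcorner(U\setminus M)$ has density $0$ at $a$ and $T=\operatorname{Tan}(M,a)$. Moreover $S=\operatorname{Tan}(M,z)$ for $V$ almost all $(z,S)$ with $z\in M$. Near $a=0$, $M$ is the graph over $T$ of a $C^2$ function whose value and differential vanish at $0$, so points $z\in M$ near $0$ satisfy both inequalities in $A$ with $S=\operatorname{Tan}(M,z)$, for suitable $C_0$.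

In this section $C$ depends on $n$ and $C_0$ (and on $\kappa$ in Step C). Put
$$\mathcal G(r)=r^{-3}\int_{B_r}\tau\,dV,\qquad H(r)=r^{-3}\Big(\int_{B_r}|y|^2\,d\|V\|\Big)^{1/2}.$$

**Step A.** *This step shows that $\mathcal G$ and $H$ stay bounded as $r\to0$, as they do for a $C^2$ surface.* Let $\Phi$ be smooth, $0\le\Phi\le1$, $\Phi=1$ on $B_r$, $\operatorname{spt}\Phi\subset B_{2r}$, $|\nabla\Phi|\le2/r$.

First we bound the height by the tilt. Apply (3.7) with $h=\Phi(|y|^2+r^4)^{1/2}$. The gradient of $(|y|^2+r^4)^{1/2}$ lies in $N$ and has length at most $1$, so its image under $S$ has length at most $\tau$; also $h\le|y|+r^2\le3r$. Hence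
$$\|h\|_2\le C\Big[\int_{B_{2r}}\tau\,dV+r^{-1}\int_{B_{2r}}(|y|+r^2)\,d\|V\|+r\|\delta V\|(B_{2r})\Big].$$
On $A$ we have $|y|\le4C_0r^2$, and off $A$ we use the Cauchy–Schwarz inequality:
$$\int_{B_{2r}}|y|\,d\|V\|\le Cr^4+(4\omega(2r)r^2)^{1/2}(2r)^3H(2r).$$
Dividing by $r^3$, for some constant $C_1$,
$$H(r)\le C_1\big[1+\mathcal G(2r)+\omega(2r)^{1/2}H(2r)\big].\tag{4.1}$$

Next we bound the tilt by the height. Test with $\Phi\gamma(y_k)e_k$, where $\gamma(t)=\theta\arctan(t/\theta)$, $\theta>0$, so that $|\gamma|\le2\theta$ and $\gamma'(t)=1/(1+t^2/\theta^2)$. By (3.4), $\delta V(\Phi\gamma e_k)=\int\Phi\gamma'(y_k)S_{kk}+\gamma\,Se_k\cdot\nabla\Phi\,dV$. Therefore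
$$\int_{B_r}\frac{S_{kk}}{1+y_k^2/\theta^2}\,dV\le2\theta\Big[\|\delta V\|(B_{2r})+\frac2r\int_{B_{2r}}\tau\,dV\Big]\le C\theta r^2(1+\mathcal G(2r)).\tag{4.2}$$
Let $\Gamma=1+\mathcal G(2r)+H(r)$ and $\theta=Lr^2\Gamma$ with $L\ge1$. By the Cauchy–Schwarz inequality and (4.2),
$$\int_{(B_r\times\mathbf G(n,2))\setminus A}\sqrt{S_{kk}}\,dV\le(C\theta r^2\Gamma)^{1/2}\big(\omega(r)r^2+\theta^{-2}r^6H(r)^2\big)^{1/2}\le Cr^3\Gamma\big(L^{1/2}\omega(r)^{1/2}+L^{-1/2}\big),$$
because $\theta r^2\Gamma=Lr^4\Gamma^2$ and $\theta^{-2}r^6H^2\le L^{-2}r^2$. Now $\tau\le\sum_k\sqrt{S_{kk}}$ everywhere and $\tau\le C_0r$ on the part of $A$ over $B_r$, which contributes at most $C_0^2r^3$. Choosing first $L$ large and then $r$ small we obtain: for every $\sigma>0$ there is $r_\sigma>0$ with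
$$\mathcal G(r)\le C_0^2+\sigma\,(1+\mathcal G(2r)+H(r))\qquad(r\le r_\sigma).\tag{4.3}$$

Combine the two. Put $\mathcal W=\mathcal G+a_0H$ with $a_0=1/(4C_1)$, and choose $\sigma$ with $\sigma\le\frac18$, $\sigma C_1\le\frac18$. By (4.3), $\mathcal W(r)\le C_0^2+\sigma+\sigma\mathcal G(2r)+(\sigma+a_0)H(r)$. After inserting (4.1), the coefficient of $\mathcal G(2r)$ is at most $\sigma+\sigma C_1+\frac14\le\frac12$, and that of $H(2r)$ is at most $(\sigma+a_0)C_1\omega(2r)^{1/2}\le a_0/2$ for small $r$. So $\mathcal W(r)\le C+\frac12\mathcal W(2r)$ for $r\le r_1$. As $\mathcal W$ is bounded on $[r_1,2r_1]$, iteration shows that it is bounded on $(0,2r_1]$. From here on constants may also depend on this bound.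

**Step B.** *This step controls the tilt at small heights.* For small $\rho$ and all $\theta>0$,
$$\int_{B_\rho\cap\{|y|\le2\theta\}}\tau^2\,dV\le C\theta\rho^2 .\tag{4.4}$$
Indeed $1+y_k^2/\theta^2\le5$ there, and (4.2) and Step A apply.

**Step C.** *This step treats large heights and shows that for each $\kappa\in(0,1)$, $\int_{B_\rho}\tau^2\,dV\le C\rho^{4-\kappa}$ for small $\rho$.* Put $\mu(\theta,\rho)=\|V\|(B_\rho\cap\{|y|>\theta\})$. Apply (3.7) with $h=\Phi\,g(|y|/\theta)$, where $g$ is smooth, $0\le g\le1$, $g=0$ on $[0,1]$, $g=1$ on $[2,\infty)$, $|g'|\le2$, and $\Phi$ is as above with $\rho$ in place of $r$. Since $\nabla|y|\in N$,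
$$\mu(2\theta,\rho)^{1/2}\le C\Big[\theta^{-1}\int_{B_{2\rho}\cap\{\theta<|y|<2\theta\}}\tau\,dV+\rho^{-1}\mu(\theta,2\rho)+\rho^2\Big].$$
By the Cauchy–Schwarz inequality and (4.4) the integral is at most $(C\theta\rho^2)^{1/2}\mu(\theta,2\rho)^{1/2}$. Squaring,
$$\mu(2\theta,\rho)\le C\big[\rho^2/\theta+\rho^{-2}\mu(\theta,2\rho)\big]\,\mu(\theta,2\rho)+C\rho^4 .\tag{4.5}$$
Step A and Chebyshev's inequality give $\mu(\theta,2\rho)\le C\rho^6\theta^{-2}$. So for $\theta\ge\rho^{2-\kappa}$ the bracket is at most $C\rho^\kappa$. Let $p\ge2/\kappa$ be an integer and, for $0\le l\le p$, put $\rho_l=2^{p-l}\rho$, $\theta_l=2^l(2^p\rho)^{2-\kappa}$. As $\theta_{l-1}\ge(2^p\rho)^{2-\kappa}\ge\rho_l^{2-\kappa}$, (4.5) yields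
$$\mu(\theta_l,\rho_l)\le C\rho^\kappa\mu(\theta_{l-1},\rho_{l-1})+C\rho^4,\qquad\mu(\theta_0,\rho_0)\le C\rho^2 .$$
After $p$ steps $\mu(\theta_p,\rho)\le C\rho^{2+\kappa p}+C\rho^4\le C\rho^4$. With (4.4) and $\tau^2\le2$, $\int_{B_\rho}\tau^2\le C\theta_p\rho^2+2\mu(\theta_p,\rho)\le C\rho^{4-\kappa}$.

As $\int|S-T|^q\le C\int\tau^2$ for $q>2$, this already gives $r^{-\alpha}\phi_q\to0$ for every $\alpha<2/q$. To reach $\alpha=2/q$ one would like $\theta$ of order $\rho^2$ in (4.4). But for $\theta=L\rho^2$ the bracket in (4.5) is only bounded by $C(L^{-1}+L^{-2})$. No power of $\rho$ is gained, so a fixed number of steps no longer leads from $\rho^2$ to $\rho^4$. The method also makes no use of $q>2$, and the bound $\int_{B_\rho}\tau^2\le C\rho^4$ is false in general, by Theorem 2.3. We have to look at scales between $\rho^2$ and $\rho$ and to use $q>2$ when summing over them.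

## 5. Rescaling so that the first variation has unit mass

At a typical point $\|\delta V\|(B_r)$ is of order at most $r^2$, so we take $r^2$ as the unit of length. Then $B_r$ becomes a ball of radius $R\sim1/r$ carrying at most unit first variation, and $r^4$ becomes $1$.

**Proposition.** Let $q>2$, $N_0\ge1$, $\beta=\min\{\frac1{40},\frac{q-2}{20q}\}$. There are $R_0,C_*$ depending only on $n,N_0,q$ such that if $R\ge R_0$, $V$ is a rectifiable $2$-varifold in a neighborhood of $B_{4R}$ with $\boldsymbol\Theta^2\ge1$ almost everywhere and $\|\delta V\|$ Radon, and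
$$\|V\|(B_{4R})\le N_0R^2,\quad\|\delta V\|(B_{4R})\le1,\quad\int_{B_{4R}}\tau\,dV\le R,\quad\int_{B_{4R}}\tau^2\,dV\le R^\beta,\tag{5.1}$$
then $\int_{\{|z|<R\}}\tau^q\,dV\le C_*$.

**Proof of Theorem 1 from the Proposition.** Since $|S-T|\le2$ and the normalization in (2.1) is $r^{-4}$ for all $q$, boundedness for one exponent implies it for all larger ones; so it suffices to treat a sequence $q\downarrow2$. Fix $q>2$ and $\beta=\beta(q)$, and let $(a,T)$ be as in Section 4, $a=0$. By (A1), Step A, and Step C with $\kappa=\beta/2$, there are $\Lambda,N_0\ge1$ and $C$, independent of $r$, such that for all small $r$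
$$\|V\|(B_{4r})\le N_0r^2,\quad\|\delta V\|(B_{4r})\le\Lambda r^2,\quad\int_{B_{4r}}\tau\,dV\le\Lambda r^3,\quad\int_{B_{4r}}\tau^2\,dV\le Cr^{4-\beta/2}.$$
Let $\ell=\Lambda r^2$, $R=r/\ell=1/(\Lambda r)$, and let $\tilde V$ be the image of $V$ under $z\mapsto z/\ell$. Areas scale by $\ell^{-2}$, first variation by $\ell^{-1}$, and tangent planes do not change. Hence

- $\|\tilde V\|(B_{4R})=\ell^{-2}\|V\|(B_{4r})\le N_0R^2$;
- $\|\delta\tilde V\|(B_{4R})=\ell^{-1}\|\delta V\|(B_{4r})\le1$;
- $\int_{B_{4R}}\tau\,d\tilde V\le\ell^{-2}\Lambda r^3=R$;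
- $\int_{B_{4R}}\tau^2\,d\tilde V\le C\Lambda^{-2}r^{-\beta/2}\le(\Lambda r)^{-\beta}=R^\beta$ for small $r$.

For small $r$ also $R\ge R_0$, so $\int_{\{|z|<r\}}\tau^q\,dV=\ell^2\int_{\{|z|<R\}}\tau^q\,d\tilde V\le C_*\Lambda^2r^4$. Using this with $2r$ in place of $r$, $\int_{B_r}\tau^q\,dV\le16C_*\Lambda^2r^4$ for all small $r$. By $|S-T|=\sqrt2\,\tau$ the quantity (2.1) is bounded as $r\to0+$. $\square$

The Proposition would be false for $q=2$. Take the plane $P$ with the disc of radius $R$ replaced by the half catenoid of Section 1 with $\varepsilon=1/(6\pi)$, $\rho=R$. Then $\|\delta V\|\le6\pi\varepsilon=1$; the area in $B_{4R}$ is at most $16\pi R^2+2\pi R^2$ (see Section 12); and $\int\tau=2\pi\varepsilon\int_\varepsilon^Rt(t^2-\varepsilon^2)^{-1/2}dt=2\pi\varepsilon\sqrt{R^2-\varepsilon^2}\le R$. But $\int\tau^2=2\pi\varepsilon^2\operatorname{arcosh}(R/\varepsilon)$, which is at most $R^{\beta}$ for large $R$ (with any fixed $\beta>0$) yet is unbounded as $R\to\infty$. Up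 to constants, $\tau$ is $1/s$ at distance $s$ from the axis, so the dyadic annulus at distance $s$ contributes $s^2\cdot s^{-q}$ to $\int\tau^q$. Each scale contributes equally for $q=2$, and for $q>2$ the contributions form a convergent geometric series. The plan for general $V$ is to prove a bound of the same kind at every scale $s$: the change of tilt over distances of order $s$ is at most about $1/s$ in size, and its square has integral at most about $1$, up to factors $s^{C\beta}$ with a small multiple $C\beta$ of $\beta$ in the exponent.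

## 6. Nested boxes, flat neighborhoods, and good points

The remaining task is to prove the Proposition. From now on $C$ denotes constants depending only on $n,N_0,q$. $K=2^{j_0}$ is a large constant depending on $n,N_0,q$, and $R_0$ is large depending also on $K$; each phrase "for $K,R_0$ large" adds one of finitely many conditions, whose constants do not depend on $K$ or $R_0$. Put
$$s_j=2^j,\qquad\theta_j=s_j^{4\beta}\le s_j,$$
and let $J$ be the largest integer with $s_J\le R^{1-2\beta}$. All levels satisfy $j_0\le j\le J$. Length $s_j$ is used in the directions of $T$, length $\theta_j$ in those of $N$. As each scale needs room for a cutoff, we use growing boxes: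
$$W_i=(1-2^{-\beta})R\,s_i^{-\beta},\qquad R_j=R+\sum_{i=j_0}^{j-1}W_i,\qquad Q_j=Q(R_j)$$
(also for a few indices above $J$). The geometric series gives $\sum_{i\ge j_0}W_i=RK^{-\beta}\le R$, so $R_j\in[R,2R]$. For $R_0$ large,
$$W_i\ge16s_i\ (i\le J+2),\qquad s_J\ge\tfrac12R^{1-2\beta}\ge R^{1/2},\qquad16s_J\le R,\qquad R^\beta\le s_J^{7\beta}.\tag{6.1}$$
The first holds because $s_i\le4R^{1-2\beta}$ and $(1-2\beta)(1+\beta)<1$; the last follows from $s_J\ge R^{1/2}$. Note $Q(2R)\subset B_{3R}$. Define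
$$e_j=\sup_{|x_0|\le R_j}s_j^{-2}\int_{\{|x-x_0|<s_j\}\cap Q_j}\tau^2\,dV,\qquad\mathcal A_j=\sup_{|x_0|\le R_{j+1}}\|V\|\big(\{|x-x_0|<8s_j\}\cap Q_{j+1}\big),$$
$$\mathcal E_i(z_0)=\Big\{\frac{|x-x_0|^2}{s_i^2}+\frac{|y-y_0|^2}{\theta_i^2}<1\Big\}\qquad(z_0=(x_0,y_0)).$$
So $e_j$ is the mean-square tilt over cylinders of radius $s_j$, $\mathcal A_j$ measures area over discs, and $\mathcal E_i(z_0)$ is a flat ellipsoid.

**Definition (good points).** Let $G=\{z\in Q(2R):\|V\|(\mathbf B(z,\rho))\ge c_0\rho^2\text{ for all }0<\rho\le R/2\}$ and $Z=Q(2R)\setminus G$.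

Since $z\mapsto\|V\|(\mathbf B(z,\rho))$ is upper semicontinuous, $G$ is relatively closed. Every $z\in Z\cap\operatorname{spt}\|V\|$ has, by Lemma 2 with $\rho_1=R/2$, a ball $\mathbf B(z,\rho)\subset B_{4R}$ with $\|V\|(\mathbf B(z,\rho))\le4C_I^2\|\delta V\|(\mathbf B(z,\rho))^2$. Choosing balls $\mathbf B(z_i,\rho_i)$ by Besicovitch's theorem,
$$\|V\|(Z)\le C\sum_i\|\delta V\|(\mathbf B(z_i,\rho_i))^2\le C\Big(\sum_i\|\delta V\|(\mathbf B(z_i,\rho_i))\Big)^2\le C\|\delta V\|(B_{4R})^2\le C .\tag{6.2}$$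
Bad points, such as those on tiny spheres, thus have bounded total area, and there $\tau\le\sqrt2$ is enough.

## 7. Doubling the variables

Let $\Phi_j$ be smooth, $0\le\Phi_j\le1$, $\Phi_j=1$ on $Q(R_j+2s_j)$, with compact support in $Q_{j+1}$ and $|\nabla\Phi_j|\le8/W_j$. A product of a cutoff in $|x|$ and one in $|y|$ does this, because $R_{j+1}-R_j-2s_j=W_j-2s_j\ge\frac78W_j$. Let $\eta_j(x)=\eta(x/s_j)$, where $\eta$ is smooth and even on $T$, $0\le\eta\le1$, $\eta=1$ for $|x|\le3$, $\eta=0$ for $|x|\ge4$. Let $\gamma_j(t)=\theta_jg(t/\theta_j)$, where $g$ is smooth and odd, $0\le g'\le1$, $g(t)=t$ for $|t|\le3$, $|g|\le4$. Take two points $(z,S)$, $(z',S')$; quantities of the second point carry a prime. Abbreviate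
$$\Phi=\Phi_j(z),\quad\Phi'=\Phi_j(z'),\quad\eta=\eta_j(x-x'),\quad\gamma=\gamma_j(y_k-y_k'),\quad\dot\gamma=\gamma_j'(y_k-y_k'),$$
where in the last expression the prime on $\gamma_j$ is the derivative.

To localize the height test of Section 4 at scale $s_j$, one would test, for each fixed $z'$, with $X=\Phi\Phi'\eta\gamma\,e_k$ and integrate over the second point. This produces the wanted term $\Phi\Phi'\eta\dot\gamma\,S_{kk}$, but also $\Phi\Phi'\gamma\,\nabla\eta\cdot v_k$. If $\mathcal A_j\le Cs_j^2$, the latter is bounded only by $C\theta_js_j^{-1}\mathcal A_j\int\tau\le C\theta_js_jR$, whereas the first variation contributes at most $C\theta_js_j^2$. The loss is the factor $R/s_j$. Symmetrizing does not help: $\gamma$ and $\nabla\eta$ both change sign when the points are exchanged, so $\gamma\nabla\eta\cdot v_k$ becomes $\frac12\gamma\nabla\eta\cdot(v_k+v_k')$.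

If the sum $v_k+v_k'$ were a difference, the term would vanish. So we subtract from the test vector $e_k$ the vector $v_k'$ belonging to the *other* point. Up to a cubic error this replaces $v_k$ by $v_k-v_k'$. The price is that the main term then measures differences of tilt only. Put
$$D_j=\sum_kD_{j,k},\qquad D_{j,k}=\tfrac12\iint\Phi\Phi'\,\eta\,\dot\gamma\,(S_{kk}+S_{kk}'-2v_k\cdot v_k')\,dV(z,S)\,dV(z',S').$$
By the formula for $S_{kk}$ before (3.1), $S_{kk}+S_{kk}'-2v_k\cdot v_k'=|v_k-v_k'|^2+|NSe_k|^2+|NS'e_k|^2\ge0$. Moreover $\eta=\dot\gamma=1$ if $|x-x'|\le3s_j$ and $|y-y'|\le3\theta_j$. Therefore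
$$D_j\ge\tfrac12\iint_{\{\Phi=\Phi'=1,\,|x-x'|\le3s_j,\,|y-y'|\le3\theta_j\}}\mathcal U,\qquad\mathcal U=|v-v'|^2+|NSN|^2+|NS'N|^2 .\tag{7.1}$$

**Step 1 (doubling estimate).** *This step bounds the oscillation of tilt at scale $s_j$ by the first variation and a cubic term. If $\mathcal A_j\le N_1s_j^2$, then*
$$D_j\le CN_1\theta_js_j^2\Big[s_j^\beta+s_j^{-1}\int_{Q_{j+1}}\tau^3\,dV\Big].\tag{7.2}$$
For fixed $(z',S')$ insert $X(z)=\Phi\Phi'\eta\gamma\,(e_k-v_k')$; here $v_k'\in T$ is a constant vector. Since $\nabla\eta\in T$ and $TSv_k'=v_k'-(T-TST)v_k'$, we have $S(e_k-v_k')\cdot\nabla\eta=\nabla\eta\cdot[(v_k-v_k')+(T-TST)v_k']$. Since $v_k'\cdot Se_k=v_k'\cdot v_k$, we have $S(e_k-v_k')\cdot e_k=S_{kk}-v_k\cdot v_k'$. So (3.4) gives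
$$\delta V(X)=\int\Phi\Phi'\gamma\,\nabla\eta\cdot\big[(v_k-v_k')+(T-TST)v_k'\big]+\Phi\Phi'\eta\dot\gamma\,(S_{kk}-v_k\cdot v_k')+\Phi'\eta\gamma\,S(e_k-v_k')\cdot\nabla\Phi\;dV(z,S).$$
Integrate over $dV(z',S')$; all integrands are bounded with bounded support, so Fubini's theorem applies. Under exchange of the two points, $\gamma$, $\nabla\eta$ and $v_k-v_k'$ all change sign. The product of the three is antisymmetric, so the term $\Phi\Phi'\gamma\nabla\eta\cdot(v_k-v_k')$ integrates to $0$. As $\eta$ and $\dot\gamma$ are even, symmetrizing the $\dot\gamma$-term gives exactly $D_{j,k}$. Hence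
$$D_{j,k}=\int\delta V(X)\,dV(z',S')-\iint\Phi\Phi'\gamma\,\nabla\eta\cdot(T-TST)v_k'-\iint\Phi'\eta\gamma\,S(e_k-v_k')\cdot\nabla\Phi .$$
We use $|\gamma|\le4\theta_j$, $|e_k-v_k'|\le\sqrt2$, $|\nabla\eta|\le C/s_j$, and $|S(e_k-v_k')|\le\tau+\tau'$. By (3.3) and (3.1), $|(T-TST)v_k'|\le\tau^2\tau'\le\tau^3+\tau'^3$. For one point fixed in $Q_{j+1}$ the other ranges in a set of $\|V\|$ measure at most $\mathcal A_j$, because $|x-x'|<4s_j$ on $\operatorname{spt}\eta$ up to its boundary, where $\eta$ and $\nabla\eta$ vanish. So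
$$D_{j,k}\le C\theta_j\mathcal A_j\Big[\|\delta V\|(B_{4R})+s_j^{-1}\int_{Q_{j+1}}\tau^3\,dV+W_j^{-1}\int_{B_{4R}}\tau\,dV\Big].$$
Here $\|\delta V\|(B_{4R})\le1\le s_j^\beta$, and $W_j^{-1}\int_{B_{4R}}\tau\le W_j^{-1}R\le Cs_j^\beta$. This proves (7.2).

The long-range cutoff $\Phi$ still produces a term linear in $\tau$, but it varies over the distance $W_j$, nearly $R$, and costs only $s_j^\beta$.

## 8. Area bounds at intermediate scales

To use $D_j$ we need $\mathcal A_j\le N_1s_j^2$, and lower area bounds in the flat sets $\mathcal E_i(z)$ so that we can take means over them. Both follow from smallness of the tilt at coarser scales.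

**Step 2 (upper area bound).** *This step provides the hypothesis of Step 1. If $e_i\le s_i^{-2+7\beta}$ for $j+5\le i\le J$, then $\mathcal A_j\le N_1s_j^2$ with $N_1=256(N_0+3)$, provided $K,R_0$ are large.* It is a monotonicity formula over the plane $T$, in cylinders.

Let $|x_0|\le R_{j+1}$. Let $\chi$ be smooth and nonincreasing, $\chi=1$ on $[0,\frac12]$, $\chi=0$ on $[1,\infty)$. Let $\psi=\psi(|y|)\in[0,1]$ be smooth, $1$ for $|y|\le R_{j+1}$, $0$ for $|y|\ge R_{j+2}$, $|\nabla\psi|\le2/W_{j+1}$. With $\zeta=|x-x_0|/\sigma$ and $\nu=(x-x_0)/|x-x_0|$ put $I(\sigma)=\sigma^{-2}\int\chi(\zeta)\psi\,d\|V\|$ and $X=\chi(\zeta)\psi\,(x-x_0)$, where $x-x_0\in T$. Since $S\cdot D(x-x_0)=\operatorname{tr}(ST)=2-\tau^2$,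
$$\delta V(X)=\int\chi\psi(2-\tau^2)+\psi\chi'(\zeta)\zeta\,S\nu\cdot\nu+\chi\,S\nabla\psi\cdot(x-x_0)\,dV,$$
while $\sigma^3I'(\sigma)=-\int2\chi\psi+\psi\chi'(\zeta)\zeta\,d\|V\|$. Hence
$$\sigma^3I'(\sigma)=-\delta V(X)-\int\chi\psi\tau^2+\int\psi\chi'(\zeta)\zeta\,(S\nu\cdot\nu-1)+\int\chi\,S\nabla\psi\cdot(x-x_0).$$
The third term is nonnegative, as $\chi'\le0$ and $S\nu\cdot\nu\le1$. With $E_\sigma=\{|x-x_0|\le\sigma,\,|y|\le R_{j+2}\}$, and $|S\nabla\psi|\le2\tau/W_{j+1}$ by (3.2),
$$I'(\sigma)\ge-\sigma^{-3}\int_{E_\sigma}\tau^2\,dV-\sigma^{-2}\|\delta V\|(E_\sigma)-2W_{j+1}^{-1}\sigma^{-2}\int_{E_\sigma}\tau\,dV .$$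
In the $\tau^2$ and $\tau$ integrals $E_\sigma$ may be replaced by $\{|x-x_0|<\sigma,\,|y|<R_{j+2}\}$, because $\chi$ and $\psi$ vanish on the rest.

Integrate over $\sigma\in[16s_j,R]$; here $16s_j=s_{j+4}\le R$ and $E_\sigma\subset\{|x|\le3R,|y|\le2R\}\subset B_{4R}$.

- *First term.* For $\sigma\in[s_{i-1},s_i]$ with $j+5\le i\le J$ the open version of $E_\sigma$ lies in $Q_i\cap\{|x-x_0|<s_i\}$, since $R_i\ge R_{j+2}$ and $R_i-R_{j+1}\ge W_{i-1}\ge16s_{i-1}\ge s_i$. So this part contributes at most $\sum_is_i^2e_i\cdot\frac12s_{i-1}^{-2}=2\sum_ie_i\le2\sum_{i\ge j_0}s_i^{-2+7\beta}$. The part $\sigma\ge s_J$ contributes at most $s_J^{-2}R^\beta\le R^{-1+\beta}$.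
- *Second term.* At most $s_j^{-1}$.
- *Third term.* At most $CW_{j+1}^{-1}Rs_j^{-1}\le Cs_j^{-1+\beta}$.

All are small for $K,R_0$ large, so $I(16s_j)\le I(R)+3\le N_0+3$. If $|x-x_0|<8s_j$ and $z\in Q_{j+1}$, then $\chi=\psi=1$ for $\sigma=16s_j$. So $\|V\|(\{|x-x_0|<8s_j\}\cap Q_{j+1})\le(16s_j)^2I(16s_j)\le N_1s_j^2$.

**Step 3 (flat lower area bound).** *This step shows that the flat ellipsoid around a good point carries area of order $s_i^2$. There is $c_3=c_3(n,\beta)>0$ such that, if $K,R_0$ are large: if $j\le i\le J$, $z_0\in G\cap Q_j$ and (in case $i<J$) $e_{i+1}\le s_{i+1}^{-2+7\beta}$, then $\|V\|(\mathcal E_i(z_0))\ge c_3s_i^2$.* The definition of $G$ alone yields only $c_0\theta_i^2$, through the ball of radius $\theta_i$. To do better we propagate an isoperimetric inequality.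

Write $s=s_i$, $\theta=\theta_i$. If $i<J$, then $\mathcal E_i(z_0)\subset Q_{i+1}\cap\{|x-x_0|<s_{i+1}\}$, since $R_{i+1}-R_j\ge W_i\ge16s_i$; so $\int_{\mathcal E_i(z_0)}\tau^2\le s_{i+1}^2e_{i+1}\le4s^{7\beta}$. If $i=J$, then $\int_{\mathcal E_J(z_0)}\tau^2\le R^\beta\le4s_J^{7\beta}$ by (6.1). Let
$$h=\big(|x-x_0|^2/s^2+|y-y_0|^2/\theta^2\big)^{1/2}.$$
Then $\nabla h=a/s+b/\theta$ with $a\in T$, $b\in N$, $|a|,|b|\le1$, so $|S\nabla h|\le1/s+\tau/\theta$. Put $m(t)=\|V\|\{h<t\}$ and $F(t)=\int_{\{h<t\}}(1/s+\tau/\theta)\,dV$. By (3.5), Lemma 1 and $\|\delta V\|(B_{4R})\le1$, $m(t)^{1/2}\le C_I(1+F'(t))$ for almost every $t\le1$. Integrating over $[t/2,t]$, $\frac t2m(t/2)^{1/2}\le C_I(\frac t2+F(t))$. By the Cauchy–Schwarz inequality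
$$F(t)\le m(t)/s+\theta^{-1}\cdot2s^{7\beta/2}m(t)^{1/2}=m(t)/s+2s^{-\beta/2}m(t)^{1/2}.$$
For $u_k=m(2^{-k})^{1/2}$ this reads
$$u_{k+1}\le C_I+2C_I2^k\big[u_k/s+2s^{-\beta/2}\big]u_k .\tag{8.1}$$
Let $\lambda=2^{-4/\beta}$, $c=\lambda/(6C_I)$, and suppose $u_0<cs$. Let $k_*$ be the least $k$ with $2^k>\frac c2s^{\beta/2}$; $k_*\ge1$ for $K$ large. *Claim:* $u_k\le\lambda^kcs+2C_I$ for $0\le k\le k_*$. This holds for $k=0$. If it holds for some $k<k_*$, then $2^k\cdot2s^{-\beta/2}\le c$ and $2^ku_k/s\le(2\lambda)^kc+2^k\cdot2C_I/s\le c+cC_Is^{\beta/2-1}\le2c$ for $K$ large. So (8.1) gives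
$$u_{k+1}\le C_I+6C_Ic\,u_k=C_I+\lambda u_k\le\lambda^{k+1}cs+(1+2\lambda)C_I\le\lambda^{k+1}cs+2C_I .$$

Now $\lambda^{k_*}=(2^{k_*})^{-4/\beta}\le(\frac c2s^{\beta/2})^{-4/\beta}=(c/2)^{-4/\beta}s^{-2}$, so $u_{k_*}\le3C_I$ for $K$ large. On the other hand $2^{k_*}\le cs^{\beta/2}$ by minimality. As $\theta\le s$, $\{h<2^{-k_*}\}$ contains the open ball of radius $2^{-k_*}\theta\le R/2$ about $z_0\in G$, whose measure is at least $c_0(2^{-k_*}\theta)^2$ (exhaust it by closed balls). So
$$u_{k_*}\ge c_0^{1/2}2^{-k_*}\theta\ge c_0^{1/2}c^{-1}s^{7\beta/2},$$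
a contradiction for $K$ large. Hence $u_0\ge cs$, and $c_3=c^2$ works.

The exponents can now be explained. With $\theta_j=s_j^{4\beta}$, Step 1 will give $D_j$ of order $s_j^{2+5\beta}$, which leads to $e_j$ of order $s_j^{-2+5\beta}$. This is better than the hypothesis $s_j^{-2+7\beta}$, so an induction can close. Step 3 needs $\theta^{-1}s^{7\beta/2}$ to be a negative power of $s$, and $4>\frac72$.

## 9. Telescoping the tilt across scales

**Step 4 (pointwise bound).** *This step bounds the tilt at a good point by oscillations at all coarser scales.* For $z\in Q_i$ put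
$$w_i(z,S)^2=s_i^{-2}\int_{\mathcal E_i(z)}\mathcal U\,dV(z',S'),\qquad\delta_i(z)^2=s_i^{-4}\int_{\mathcal E_i(z)}\int_{\mathcal E_{i+1}(z)}|v'-v''|^2\,dV(z'',S'')\,dV(z',S').$$
If $z\in Q_i$, the points of $\mathcal E_i(z)\cup\mathcal E_{i+1}(z)$ lie in $Q(R_i+2s_i)\subset\{\Phi_i=1\}$. A point of $\mathcal E_i(z)$ and a point of $\mathcal E_{i+1}(z)$ differ by less than $3s_i$ in $x$ and by less than $\theta_i+\theta_{i+1}\le3\theta_i$ in $y$. By (7.1), if $\mathcal A_i\le N_1s_i^2$,
$$\int_{Q_i}w_i^2\,dV\le2s_i^{-2}D_i,\qquad\sup_{Q_i}\delta_i^2\le2s_i^{-4}D_i,\qquad\int_{Q_i}\delta_i^2\,d\|V\|\le2N_1s_i^{-2}D_i .\tag{9.1}$$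
For the last bound integrate first in $z$: for given $z'$ with $|x'|\le R_i+2s_i\le R_{i+1}$, the measure of $\{z\in Q_i:z'\in\mathcal E_i(z)\}$ is at most $\mathcal A_i\le N_1s_i^2$.

Suppose $e_i\le s_i^{-2+7\beta}$ for $j+1\le i\le J$. Let $z\in G\cap Q_j$, and let $m_i$ be the $V$-mean of $v'$ over $\mathcal E_i(z)\times\mathbf G(n,2)$, $j\le i\le J$. By Step 3, $\|V\|(\mathcal E_i(z))\ge c_3s_i^2$ for all these $i$. So Jensen's inequality gives
$$|v-m_j|+|NSN|\le Cw_j(z,S),\qquad|m_i-m_{i+1}|\le C\delta_i(z),\qquad|m_J|^2\le Cs_J^{-2}\int_{B_{4R}}\tau^2\,dV\le Cs_J^{-2}R^\beta .$$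
Since $\tau\le|v|+|NSN|$, for all $(z,S)$ with $z\in G\cap Q_j$
$$\tau\le C\Big[w_j+\sum_{i=j}^{J-1}\delta_i(z)+\varpi\Big],\qquad\varpi=s_J^{-1}R^{\beta/2}\le2R^{-1+5\beta/2}.\tag{9.2}$$

**Step 5 (downward induction).** *This step establishes, from the coarsest scale to the finest, all hypotheses used so far.* We claim that with $B=CN_1$ suitable (independent of $K,R_0$) and $K,R_0$ large, for $j_0\le j\le J$:
$$\text{(i) }\mathcal A_j\le N_1s_j^2;\qquad\text{(ii) }\int_{Q_{j+1}}\tau^3\,dV\le s_j;\qquad\text{(iii) }D_j\le Bs_j^{2+5\beta};\qquad\text{(iv) }e_j\le s_j^{-2+7\beta}.$$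
By (7.2), (i) and (ii) imply (iii): $D_j\le CN_1s_j^{4\beta}s_j^2[s_j^\beta+1]\le Bs_j^{2+5\beta}$.

Let $j=J$. Then (i) is Step 2, whose hypothesis is void. Next, $\int_{Q_{J+1}}\tau^3\le\sqrt2R^\beta\le s_J$, which is (ii), and (iii) follows. Finally $e_J\le s_J^{-2}R^\beta\le s_J^{-2+7\beta}$ by (6.1).

Let $j<J$ and suppose the claim is known for all $i>j$. Then (i) is Step 2.

For (ii), on $G\cap Q_{j+1}$ use (9.2) with $j+1$ in place of $j$. Depending on which of the three terms is largest, and using $\tau\le\sqrt2$ if it is the first, $\tau^3\le C[w_{j+1}^2+(\sum_{i\ge j+1}\delta_i)^3+\varpi^3]$. By (9.1) and (iii) for indices above $j$, $\int_{Q_{j+1}}w_{j+1}^2\le Cs_j^{5\beta}$ and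
$$\int_{Q_{j+1}}\delta_i^3\,d\|V\|\le\Big(\sup_{Q_i}\delta_i\Big)\int_{Q_i}\delta_i^2\,d\|V\|\le Cs_i^{-1+5\beta/2}s_i^{5\beta}=Cs_i^{-1+15\beta/2}.$$
Since $15\beta/2<1$, the triangle inequality in $L^3$ gives $\|\sum_{i\ge j+1}\delta_i\|_{L^3(\|V\|\llcorner Q_{j+1})}\le C\sum_is_i^{(-1+15\beta/2)/3}\le C$. Further, $\varpi^3N_0R^2\le CR^{-1+15\beta/2}\le C$, and $\|V\|(Z)\le C$ by (6.2). Thus $\int_{Q_{j+1}}\tau^3\le Cs_j^{5\beta}\le s_j$ for $K$ large. Now (iii) at level $j$ follows.

For (iv), use (9.2) at level $j$. For $|x_0|\le R_j$ the set $\{|x-x_0|<s_j\}\cap Q_j$ has measure at most $\mathcal A_j\le N_1s_j^2$. So by (6.2), (9.1) and (iii)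
$$e_j\le Cs_j^{-2}\Big[\|V\|(Z)+\int_{Q_j}w_j^2\,dV\Big]+C\Big(\sum_{i=j}^{J-1}\sup_{Q_i}\delta_i+\varpi\Big)^2\le Cs_j^{-2+5\beta}+C\Big(\sum_{i\ge j}s_i^{-1+5\beta/2}+\varpi\Big)^2\le Cs_j^{-2+5\beta},$$
since $\varpi\le2R^{-1+5\beta/2}\le2s_j^{-1+5\beta/2}$. This is at most $s_j^{-2+7\beta}$ for $K$ large. The induction is complete.

**Step 6 (conclusion of the Proposition).** *Here the scales are summed, and $q>2$ enters.* The ball $\{|z|<R\}$ lies in $Q(R)=Q_{j_0}$. By (9.2) at level $j_0$ and $\tau\le\sqrt2$, on $G\cap Q_{j_0}$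
$$\tau^q\le C\Big[w_{j_0}^2+\Big(\sum_i\delta_i\Big)^q+\varpi^q\Big].$$
Here $\int_{Q_{j_0}}w_{j_0}^2\le CK^{5\beta}$. By (9.1) and (iii),
$$\int_{Q_{j_0}}\delta_i^q\,d\|V\|\le\Big(\sup_{Q_i}\delta_i\Big)^{q-2}\int_{Q_i}\delta_i^2\,d\|V\|\le Cs_i^{-(1-5\beta/2)(q-2)+5\beta}.$$
The exponent is $-(q-2)+\frac52\beta q\le-\frac78(q-2)<0$, because $\beta q\le\frac{q-2}{20}$. So $\|\sum_i\delta_i\|_{L^q(\|V\|\llcorner Q_{j_0})}\le C$ by the triangle inequality and a geometric series. Further, $\varpi^qN_0R^2\le CR^{2-q+5\beta q/2}\le C$. On $Z$ we use $\tau^q\le2^{q/2}$ and (6.2). As $K$ is now fixed, $\int_{\{|z|<R\}}\tau^q\,dV\le C_*$ with $C_*$ depending only on $n,N_0,q$. $\square$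

This proves the Proposition, and with Section 5 also Theorem 1.

## 10. The limit is zero: Theorem 2.1

As in Section 5, smallness for one $q$ implies it for all larger exponents, so we fix $q>2$. The idea is to apply Theorem 1 at points of a set on which its constants are uniform, and to cover the rest of the ball by small balls centered there.

**Step 1.** *We choose sets with uniform constants.* We claim that $\|V\|$ almost all of $U$ is covered by countably many compact sets $A$ of the following kind: $A\subset M$ for a $C^2$ submanifold $M$, and with $T_b=\operatorname{Tan}(M,b)$ and some positive integer $c$, the balls $\mathbf B(b,1/c)$, $b\in A$, lie in $U$, and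
$$|T_b-T_{b'}|\le c|b-b'|,\qquad\int_{\mathbf B(b,r)}|S-T_b|^q\,dV\le cr^4,\qquad\|V\|(\mathbf B(b,r))\le cr^2\tag{10.1}$$
for $b,b'\in A$ and $0<r\le1/c$. Let $M$ be one of the submanifolds of (M). For $\|V\|$ almost all $b\in M$, Theorem 1 applies at $(b,T_b)$ and the density is finite. So almost all of $M$ is the union over $c$ of the sets where $\mathbf B(b,1/c)\subset U$ and the last two bounds hold. These sets are Borel: $\{b:\mathbf B(b,1/c)\subset U\}$ is open; for fixed $r$ the functions $b\mapsto\int_{\mathbf B(b,r)}|S-T_b|^q\,dV$ and $b\mapsto\|V\|(\mathbf B(b,r))$ are upper semicontinuous on the part of $M$ in that set; and for fixed $b$ both integrals are right continuous in $r$, so rational $r$ suffice. By inner regularity almost all of each such set is a countable union of compact sets. On a compact subset of $M$ the map $b\mapsto T_b$ is Lipschitz, because it is locally so. Increase $c$ if necessary.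

**Step 2.** *We choose the point.* By differentiation of $\|V\|\llcorner(U\setminus A)$ and $\|\delta V\|\llcorner(U\setminus A)$ with respect to $\|V\|$, for $\|V\|$ almost every $a\in A$
$$\|V\|(\mathbf B(a,r)\setminus A)=o(r^2),\qquad\|\delta V\|(\mathbf B(a,r)\setminus A)=o(r^2)\qquad(r\to0+).\tag{10.2}$$
Fix such an $a$ and put $T=T_a$. For $V$ almost all $(a,T)$ the plane is this one.

**Step 3.** *We bound the tilt in $\mathbf B(a,r)$ by splitting the ball.* For $z\in\operatorname{spt}\|V\|\cap\mathbf B(a,r)\setminus A$ let $d(z)=\operatorname{dist}(z,A)\in(0,r]$ and apply Lemma 2 with $\rho_1=d(z)/2$. The balls $\mathbf B(z,\rho)$, $\rho\le\rho_1$, lie in $\mathbf B(a,2r)\setminus A$.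

*Second alternative of Lemma 2.* By Besicovitch's theorem, as in (6.2), these $z$ form a set of $\|V\|$ measure at most $C\|\delta V\|(\mathbf B(a,2r)\setminus A)^2=o(r^4)$. There we use $|S-T|\le2$.

*First alternative.* By Vitali's theorem choose such points $z_i$, with $d_i=d(z_i)$, such that the balls $\mathbf B(z_i,d_i/2)$ are disjoint and the balls $\mathbf B(z_i,5d_i/2)$ cover all such $z$. As $\|V\|(\mathbf B(z_i,d_i/2))\ge c_0d_i^2/4$,
$$\sum_id_i^2\le C\|V\|(\mathbf B(a,2r)\setminus A)=o(r^2),\qquad\sum_id_i^4\le\Big(\sum_id_i^2\Big)^2=o(r^4).$$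
Pick $a_i\in A$ with $|a_i-z_i|=d_i$. Then $\mathbf B(z_i,5d_i/2)\subset\mathbf B(a_i,4d_i)$, $|a_i-a|\le2r$, and $|T_{a_i}-T|\le2cr$. So for small $r$, by (10.1) and the triangle inequality,
$$\int_{\mathbf B(a_i,4d_i)}|S-T|^q\,dV\le C(d_i^4+r^qd_i^2),$$
where $C$ depends also on $c$ and $q$. The sum over $i$ is $o(r^4)+r^q\,o(r^2)=o(r^4)$.

*On $A$.* Here $S=T_z$ for $V$ almost all $(z,S)$ with $z\in A$, and $|T_z-T|\le cr$, so the contribution is at most $(cr)^q\,cr^2=o(r^4)$ since $q>2$.

Altogether $\int_{\mathbf B(a,r)}|S-T|^q\,dV=o(r^4)$, which by (2.1) is Theorem 2.1. $\square$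

The squaring step $\sum d_i^4\le(\sum d_i^2)^2$ is the computation with spheres from Section 1 again.

## 11. Lattices of spheres at infinitely many scales: Theorem 2.2

We repeat the lattice of Section 1 at infinitely many scales, with radii reduced so that the first variations can be summed. Work in $\mathbf R^3\subset\mathbf R^n$. Choose $r_k\to0$ with $1/r_k\in\mathbf N$, $r_k\le\frac13$, $\vartheta(2r_k)\le8^{-k}$, and put $\varepsilon_k=2^{-k}r_k^2$. Let $V$ be the sum of the plane $P=\mathbf R^2\times\{0\}$ and, for all $k\ge1$ and $p\in r_k\mathbf Z^2\cap[0,1]^2$, the spheres of radius $\varepsilon_k$ centered at $(p,2\varepsilon_k)$, all with multiplicity one.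

There are at most $(1/r_k+1)^2\le4r_k^{-2}$ spheres of stage $k$, each of area $4\pi\varepsilon_k^2$ and first variation $8\pi\varepsilon_k$. So the total area of the spheres is at most $\sum_k16\pi4^{-k}r_k^2<\infty$, and their total first variation is at most $\sum_k32\pi2^{-k}<\infty$. Thus $V$ is an integral varifold with $\|\delta V\|$ Radon.

No sphere meets $P$. Let $a\in(0,1)^2\times\{0\}$ and $T=P$. Some $p\in r_k\mathbf Z^2\cap[0,1]^2$ has distance at most $r_k/\sqrt2$ from $a$, and $3\varepsilon_k\le3\cdot\frac12\cdot\frac13r_k=r_k/2$, so $\mathbf B(a,2r_k)$ contains a stage-$k$ sphere. By the computation in Section 1,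
$$(2r_k)^{-4}\int_{\mathbf B(a,2r_k)}|S-T|^q\,dV\ge\frac{b_q}{16}\,\varepsilon_k^2r_k^{-4}=\frac{b_q}{16}\,4^{-k}.$$
Dividing by $\vartheta(2r_k)\le8^{-k}$ gives at least $\frac{b_q}{16}2^k\to\infty$. The pairs $(a,P)$ form a set of positive $V$ measure. For $\alpha>2/q$ take $\vartheta(r)=r^{\alpha q-2}$: since $r^{-\alpha q}\phi_q^q=\vartheta(r)^{-1}r^{-4}\int|S-T|^q$, the exponent $\alpha=2/q$ is optimal. $\square$

## 12. Half catenoids and the failure at $q=2$: Theorem 2.3

Here the spheres are replaced by half catenoids, whose quadratic tilt has an extra logarithm. Work in $\mathbf R^3\subset\mathbf R^n$.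

**Step 1.** *We compute the cost of one half catenoid.* For $0<\varepsilon\le\rho/2$ let $\Sigma_{\varepsilon,\rho}$ be the graph of $u$ in Section 1. It is minimal and joins $P$ along $|x|=\rho$. Its heights have modulus at most $\varepsilon\operatorname{arcosh}(\rho/\varepsilon)\le\rho$, because $\cosh t\ge t$. Its area is
$$2\pi\int_\varepsilon^\rho\frac{t^2\,dt}{\sqrt{t^2-\varepsilon^2}}\le2\pi\rho\int_\varepsilon^\rho\frac{t\,dt}{\sqrt{t^2-\varepsilon^2}}\le2\pi\rho^2,$$
and $\int_{\Sigma_{\varepsilon,\rho}}\tau^2=2\pi\varepsilon^2\operatorname{arcosh}(\rho/\varepsilon)\ge2\pi\varepsilon^2\log(\rho/\varepsilon)$. Replace the flat disc of radius $\rho$ in $P$ by $\Sigma_{\varepsilon,\rho}$. The catenoid is smooth up to the circle $|x|=\varepsilon$, where its unit conormal is vertical; this circle contributes $2\pi\varepsilon$. Along $|x|=\rho$ the conormals of disc and catenoid enclose an angle with tangent $u'(\rho)$, so they differ by at most $u'(\rho)=\varepsilon(\rho^2-\varepsilon^2)^{-1/2}$.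 So the first variation changes by a measure of mass at most
$$2\pi\rho\cdot\varepsilon(\rho^2-\varepsilon^2)^{-1/2}+2\pi\varepsilon\le6\pi\varepsilon .$$

**Step 2.** *We place the half catenoids.* Inductively choose $r_k\le\frac1{16}$ with $1/r_k\in\mathbf N$ and put $\rho_k=2^{-k-3}r_k$, $\varepsilon_k=2^{-k}r_k^2=8r_k\rho_k\le\rho_k/2$. Let $O_{k-1}$ be the finite union of the closed discs chosen in stages before $k$ (empty for $k=1$). Take $r_k$ so small that
$$|\{x\notin O_{k-1}:\operatorname{dist}(x,O_{k-1})<4r_k\}|\le2^{-k},\qquad\log\frac1{8r_k}\ge16^k .$$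
The first is possible since these sets decrease to the empty set as $r_k\to0$, $O_{k-1}$ being compact. In stage $k$ choose the closed discs of radius $\rho_k$ about those $p\in r_k\mathbf Z^2\cap[0,1]^2$ whose concentric disc of radius $2\rho_k$ is disjoint from $O_{k-1}$. As $2\rho_k<r_k$, all chosen discs are disjoint.

**Step 3.** *We check that the varifold is admissible.* Let $V$ be $P$ with every chosen disc replaced by the corresponding translate of $\Sigma_{\varepsilon_k,\rho_k}$, multiplicity one. Replacing only the discs of the first finitely many stages gives varifolds that converge to $V$ in mass, since $\sum_k4r_k^{-2}\cdot2\pi\rho_k^2<\infty$. So $V$ is integral. By lower semicontinuity its total first variation is at most $\sum_k4r_k^{-2}\cdot6\pi\varepsilon_k=\sum_k24\pi2^{-k}<\infty$. The discs have total area at most $\sum_k4r_k^{-2}\pi\rho_k^2=\sum_k\frac{4\pi}{64}4^{-k}<\frac12$. So $F=[0,1]^2\setminus\bigcup_kO_k$ has positive area, and $F\times\{0\}$ belongs to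 $V$ with tangent plane $P$ almost everywhere.

**Step 4.** *We bound the tilt from below.* By the Borel–Cantelli lemma, almost every $a\in F$ satisfies $\operatorname{dist}(a,O_{k-1})\ge4r_k$ for all large $k$. For such $k$ a lattice point $p\in r_k\mathbf Z^2\cap[0,1]^2$ with $|p-a|\le r_k$ has $\operatorname{dist}(p,O_{k-1})\ge3r_k>2\rho_k$, so it was chosen in stage $k$. Its half catenoid lies in $\mathbf B(a,3r_k)$, because $r_k+2\rho_k\le3r_k$. Therefore
$$r_k^{-4}\int_{\mathbf B(a,3r_k)}\tau^2\,dV\ge r_k^{-4}\cdot2\pi\varepsilon_k^2\log\frac{\rho_k}{\varepsilon_k}=2\pi4^{-k}\log\frac1{8r_k}\ge2\pi4^k\to\infty .$$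
Since $r^{-2}\phi_2(a,r,P)^2=2r^{-4}\int_{\mathbf B(a,r)}\tau^2\,dV$, it follows that $\limsup_{r\to0+}r^{-1}\phi_2(a,r,P)=\infty$ for these $a$, hence for $(a,P)$ in a set of positive $V$ measure. $\square$
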